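# Small $k$-kernels in strongly-connected digraphs: the fraction $1/k$ in place of $1/(k+1)$

## $k$-kernels on a directed cycle

All digraphs are finite and have no loops; antiparallel edges are allowed. We write $|G|$ for the number of vertices of $G$, and usually $n=|G|$. For a set $X$ of vertices, $d(X,v)$ is the length (number of edges) of a shortest directed path from $X$ to $v$, and it is $0$ if $v\in X$. If $X=\{x\}$ we also write $d(x,v)$. The set $N^+(X)$ consists of all $v$ such that $x\to v$ for some $x\in X$, and $N^+[X]=X\cup N^+(X)$. Thus $v\in N^+[X]$ means exactly $d(X,v)\le 1$.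

**Definition.** A set $X\subseteq V(G)$ is *stable* if no edge of $G$ has both ends in $X$. For an integer $k\ge 1$, a *$k$-kernel* in $G$ is a stable set $X$ with $d(X,v)\le k$ for every vertex $v$.

For example, in the directed triangle $a\to b\to c\to a$ every stable set has at most one vertex. The set $\{a\}$ reaches $b$ in one step and $c$ in two, so it is a $2$-kernel, and there is no $1$-kernel at all. If $G$ is strongly connected and $|G|\le k+1$, then every single vertex is a $k$-kernel, since all distances are at most $|G|-1\le k$.

How small can a $k$-kernel be? On a directed cycle we can answer completely.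

**Proposition 1.** Let $k\ge 2$ and $n\ge 2$. The smallest $k$-kernel of the directed cycle with $n$ vertices has size $\lceil n/(k+1)\rceil$.

**Proof.** Each vertex reaches at most $k+1$ vertices (itself included) within $k$ steps, so a $k$-kernel has at least $n/(k+1)$ vertices.

For the other direction put $q=\lceil n/(k+1)\rceil$. If $q=1$, then $n\le k+1$ and a single vertex works. Let $q\ge 2$. Choose $q$ vertices around the cycle so that the $q$ gaps between consecutive ones all equal $\lfloor n/q\rfloor$ or $\lceil n/q\rceil$. Since $n/q\le k+1$, every gap is at most $k+1$, so each vertex is at distance at most $k$ from the previous chosen vertex. Since $n\ge (q-1)(k+1)+1$ we have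
$$n-2q\ \ge\ (q-1)(k+1)+1-2q\ =\ (q-1)(k-1)-1\ \ge\ 0 ,$$
so every gap is at least $2$ and the set is stable. $\square$

Spiro asked whether cycles are essentially the worst case: is it true that for all $k\ge 3$, every strongly-connected digraph $G$ has a $k$-kernel of size at most about $|G|/(k+1)$? We read "about" as "up to an additive constant depending only on $k$", which also takes care of the rounding that cycles force. So the question is whether for each $k\ge3$ there is a $c_k$ such that every strongly-connected $G$ has a $k$-kernel $X$ with $|X|\le |G|/(k+1)+c_k$.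

What changes when we leave the cycle? Covering within distance $k$ turns out to be no harder. In the cycle we could also slide the chosen vertices apart to make them stable, and this is what may fail.

## Cutting an arborescence into clusters

An *out-arborescence* with root $r$ is a directed tree in which every vertex is reached from $r$ by exactly one directed path. In a strongly-connected digraph, breadth-first search from any vertex gives a spanning one. Its *height* is the largest distance from the root. The next lemma replaces "every $(k+1)$-st vertex of the cycle".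

**Lemma 2.** Let $T$ be a spanning out-arborescence of $G$ with root $r$, and let $h\ge 0$. Then $V(G)$ can be partitioned into vertex sets $C_y$ $(y\in Y)$ of subtrees of $T$, where $C_y$ has root $y$, such that each $C_y$ has height exactly $h$, except that possibly one of them, with $y=r$ (called *exceptional*), has height less than $h$.

**Proof.** While the current tree has height at least $h$, take a vertex $u$ of it at the largest distance from $r$, and let $y$ be its ancestor at distance $h$ above it. The part of the current tree below $y$ (with $y$) has height at least $h$ because of $u$, and at most $h$ because a descendant of $y$ further than $h$ from $y$ would be deeper than $u$. Remove this part and call it $C_y$. What remains is empty or a tree with root $r$. Stop when it is empty or has height less than $h$; in the latter case it is the exceptional cluster. $\square$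

If $T$ is a path with $n$ vertices, the lemma cuts off blocks of $h+1$ vertices from the far end, and the exceptional cluster is what is left over at the beginning.

**Proposition 3.** Let $G$ have a spanning out-arborescence and let $k\ge1$. There is a set $Y$ with $|Y|\le n/(k+1)+1$ and $d(Y,v)\le k$ for all $v$. If $Y$ happens to be stable, it is a $k$-kernel.

**Proof.** Take $h=k$ in Lemma 2. Every cluster has height at most $k$, so $Y$ reaches everything within $k$. Every non-exceptional cluster contains a path with $k+1$ vertices, so there are at most $n/(k+1)$ of them. $\square$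

So the only obstacle is stability. The worst thing that could happen is that the natural centers form a tournament, of which a stable set can contain only one vertex. We now build a digraph in which the centers are forced on us and do form a tournament.

## A tournament with long cycles attached

Take a vertex $t$ and hang on it $N$ directed cycles of length $k+1$, all through $t$ and otherwise disjoint. If $t$ may be used, the one vertex $t$ covers everything within $k$. If $t$ is forbidden, the last vertex of each cycle before returning to $t$ is at distance exactly $k$ from $t$, so nothing behind $t$ can reach it in time, and each cycle needs its own vertex. The cost is then $N$ for $kN+1$ vertices, a fraction near $1/k$. A tournament on the hubs $t$ forbids all but one of them.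

**Theorem 4.** Let $k\ge 2$, $m\ge 3$, $N\ge 1$. There is a strongly-connected digraph $G$ with $|G|=m+kmN$ in which every $k$-kernel has size at least $(m-1)N$. Consequently:

(a) For every $k\ge 3$ and every constant $c$ there is a strongly-connected $G$ with no $k$-kernel of size at most $|G|/(k+1)+c$. So the answer to the question is no, for every single $k\ge 3$.

(b) If $\alpha<1/k$, then for no constant $c$ does every strongly-connected $G$ have a $k$-kernel of size at most $\alpha|G|+c$.

**Construction.** Take a tournament $T$ on $t_1,\dots,t_m$ with $t_1\to t_2\to\cdots\to t_m\to t_1$ and the remaining pairs oriented arbitrarily. For $1\le i\le m$ and $1\le j\le N$ add new vertices $p_{i,j}^1,\dots,p_{i,j}^k$ and the edges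
$$t_i\to p_{i,j}^1\to p_{i,j}^2\to\cdots\to p_{i,j}^k\to t_i .$$
Then $|G|=m+kmN$. The tournament $T$ is strongly connected because of its Hamiltonian cycle, and each new vertex lies on a directed cycle through some $t_i$, so $G$ is strongly connected.

**Lower bound.** Let $X$ be a $k$-kernel. As $X$ is stable and $T$ is a tournament, $|X\cap V(T)|\le 1$. Fix $i$ with $t_i\notin X$, and fix $j$. Put $B_{i,j}=\{p_{i,j}^1,\dots,p_{i,j}^k\}$. The only in-neighbor of $p_{i,j}^1$ is $t_i$, and the only in-neighbor of $p_{i,j}^s$ is $p_{i,j}^{s-1}$ for $2\le s\le k$. So a path to $p_{i,j}^k$ from a vertex $x\notin B_{i,j}$ must end with $t_i,p_{i,j}^1,\dots,p_{i,j}^k$, and has length at least $d(x,t_i)+k$. This is at most $k$ only if $x=t_i$, which is not in $X$. Since $X$ reaches $p_{i,j}^k$ within $k$, it must contain a vertex of $B_{i,j}$. The sets $B_{i,j}$ are disjoint, and at least $m-1$ indices $i$ have $t_i\notin X$, so $|X|\ge (m-1)N$.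

**Proof of (a).** Take $m=k+2$. Then
$$(m-1)N-\frac{|G|}{k+1}=\frac{(k+1)^2N-(k+2)-k(k+2)N}{k+1}=\frac{N-(k+2)}{k+1},$$
because $(k+1)^2-k(k+2)=1$. This exceeds $c$ once $N$ is large.

**Proof of (b).** Take $m=N\ge 3$. Every $k$-kernel has size at least $m^2-m$, while $|G|=km^2+m$. So it exceeds $\alpha|G|$ by at least
$$(m^2-m)-\alpha(km^2+m)=(1-\alpha k)m^2-(1+\alpha)m,$$
which tends to infinity with $m$, since $1-\alpha k>0$. $\blacksquare$

For $k=3$ we can take $m=5$: then $|G|=5+15N$, every $3$-kernel has at least $4N$ vertices, and $4N-|G|/4=(N-5)/4$.

It is worth seeing why $m$ must be as large as $k+2$ in this family. The set $\{t_1\}\cup\{p_{i,j}^1: i\ge 2,\ 1\le j\le N\}$ is a $k$-kernel. It is stable, since $p_{i,j}^1$ is adjacent only to $t_i$ and $p_{i,j}^2$. The vertex $t_1$ covers its own cycles, and $p_{i,j}^1$ reaches $p_{i,j}^k$ in $k-1$ steps and $t_i$ in $k$. Its size is $1+(m-1)N$, and $(m-1)N\le kmN/(k+1)$ as soon as $m\le k+1$. So for $m\le k+1$ these digraphs satisfy the bound $|G|/(k+1)+1$.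

## Stability at the price of two steps

The fraction is therefore at least $1/k$. For an upper bound, we ask how Proposition 3 can be made stable. The basic tool is a theorem of Chvátal and Lovász (1974).

**Lemma 5 (Chvátal–Lovász).** Every digraph $H$ has a $2$-kernel.

**Proof.** Induct on $|H|$; for the empty digraph take the empty set. Pick a vertex $v$ and let $Q'$ be a $2$-kernel of $H-N^+[v]$. There is no edge from $v$ to $Q'$, because $Q'$ avoids $N^+(v)$. If there is also no edge from $Q'$ to $v$, then $Q'\cup\{v\}$ is stable; $v$ covers $N^+[v]$ within one step and $Q'$ covers the rest within two, so it is a $2$-kernel of $H$. If there is an edge from $Q'$ to $v$, then $Q'$ reaches $v$ in one step and $N^+(v)$ in at most two, so $Q'$ itself is a $2$-kernel of $H$. $\square$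

**Proposition 6.** Let $k\ge 3$. Every digraph with a spanning out-arborescence has a $k$-kernel of size at most $n/(k-1)+1$.

**Proof.** Apply Lemma 2 with $h=k-2$. Every non-exceptional cluster has at least $k-1$ vertices, so $|Y|\le n/(k-1)+1$. A $2$-kernel of $G[Y]$ is stable in $G$, reaches every root in $Y$ within $2$ steps, and hence every vertex within $2+(k-2)=k$. $\square$

This bound is due to Nguyen, Scott and Seymour ("Distant digraph domination"). Between it and Theorem 4(b) lies the gap from $1/k$ to $1/(k-1)$. The rest of the lecture closes it for $k\ge 6$.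

**Theorem 7.** Let $k\ge 4$ and $\rho_k=\max\left(\frac1k,\frac{2}{3(k-2)}\right)$. Every strongly-connected digraph $G$ (more generally, every digraph with a spanning out-arborescence) has a $k$-kernel of size at most $\rho_k|G|+1$.

If $k\ge 6$ then $2k\le 3(k-2)$, so $\frac{2}{3(k-2)}\le\frac1k$ and $\rho_k=1/k$.

## Clusters of height $k-1$, and one missing step

To aim at $1/k$, use Lemma 2 with $h=k-1$. Non-exceptional clusters now have at least $k$ vertices, so $|Y|\le n/k+1$. If some stable set of size at most $|Y|$ were within distance $1$ of every root, we would be done, since $1+(k-1)=k$. But $G[Y]$ may be a directed triangle, which has no $1$-kernel. A $2$-kernel of $G[Y]$ leaves some roots $y$ at distance $2$, and then the vertices of $C_y$ at depth $k-1$ may be at distance $k+1$. We are one step short.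

The remedy is to serve, below a root that is too far away, its tall children instead. A child $c$ of $y$ whose own subtree has height $k-2$ only needs to be at distance at most $2$ from our set, and distance $2$ is what Lemma 5 provides. So we want one stable set serving both roots and children. We set up the notation and carry this out, and then see what it costs.

**Step 1: cutting $G$ and counting the cluster sizes.** The purpose is to name the children that may cause trouble, and to bound $|C_y|$ from below by how many there are.

Let $k\ge 4$, take a spanning out-arborescence and apply Lemma 2 with $h=k-1$. For $v\in C_y$ let $\eta(v)$ be the largest tree distance from $v$ to a descendant of $v$ inside $C_y$. A child $c$ of $y$ in $C_y$ has $\eta(c)\le k-2$. For each $y\in Y$ let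

- $L_y$, $M_y$, $S_y$ (large, medium, small) be the sets of children $c$ of $y$ in $C_y$ with $\eta(c)=k-2$, $k-3$, $k-4$ respectively;
- $F_c$, for $c\in L_y$, be the set of children $z$ of $c$ in $C_y$ with $\eta(z)=k-3$, and $F_y=\bigcup_{c\in L_y}F_c$.

Each $F_c$ is nonempty, since $\eta(c)=k-2\ge 1$ must come from some child. Write $l=|L_y|$, $m=|M_y|$, $s=|S_y|$, $\varphi=|F_y|$; all depend on $y$, and $\varphi\ge l$. The vertex $y$, the $l$ vertices of $L_y$, the subtrees below the vertices of $F_y$ and $M_y$ (each with at least $k-2$ vertices) and those below the vertices of $S_y$ (at least $k-3$ vertices) are disjoint, so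
$$|C_y|\ \ge\ 1+l+\varphi(k-2)+m(k-2)+s(k-3).\tag{1}$$
If $C_y$ is not exceptional, its height is exactly $k-1$, so $\varphi\ge l\ge 1$. Writing $1+l+\varphi(k-2)=k+(l-1)+(\varphi-1)(k-2)$ we get
$$|C_y|\ \ge\ k+(\varphi-1)(k-2)+m(k-2)+s(k-3)\qquad\text{(non-exceptional)}.\tag{2}$$
If $C_y$ is exceptional, its height is at most $k-2$, so $l=\varphi=0$.

Here is a cluster for $k=4$. The root $y$ has three children: $c$, which starts a path $c\to z\to u$; $c'$, which has one child $u'$; and a leaf $c''$. Then $\eta(c)=2$, $\eta(z)=\eta(c')=1$, $\eta(c'')=0$, so $L_y=\{c\}$, $F_y=\{z\}$, $M_y=\{c'\}$, $S_y=\{c''\}$. The cluster has $7$ vertices, and (1) reads $7\ge 1+1+2+2+1$.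

Finally put $Z=\bigcup_{y\in Y}(L_y\cup M_y\cup S_y\cup F_y)$. No vertex of $Z$ is the root of its cluster, so $Z\cap Y=\emptyset$.

**Step 2: one stable set for roots and children.** The purpose is a stable set $K$ within distance $2$ of all of $Z$ and not far from $Y$.

Let $Q_Y$ be a $2$-kernel of $G[Y]$, let $Q_Z$ be a $2$-kernel of $G[Z\setminus N^+(Q_Y)]$, both from Lemma 5, and let
$$K=Q_Z\cup\bigl(Q_Y\setminus N^+(Q_Z)\bigr).$$
There are no edges from $Q_Y$ to $Q_Z$, by the choice of where $Q_Z$ lives. Edges from $Q_Z$ to $Q_Y$ have had their ends in $Q_Y$ removed. So $K$ is stable. Moreover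
$$Q_Y\subseteq N^+[K],\tag{3}$$
since a vertex of $Q_Y$ is in $K$ or in $N^+(Q_Z)$, and $Q_Z\subseteq K$. Next,
$$d(K,z)\le 2\quad\text{for every } z\in Z:\tag{4}$$
if $z\in N^+(Q_Y)$, use (3) and one more step; otherwise $z$ is within $2$ of $Q_Z\subseteq K$. Finally, by the choice of $Q_Y$,
$$d(Q_Y,y)\le 2\quad\text{for every } y\in Y.\tag{5}$$

Call $\Gamma=Y\cap N^+[K]$ the set of *good* roots and $P=Y\setminus\Gamma$ the set of *poor* ones. By (3), $Q_Y\subseteq\Gamma$. For $y\in\Gamma$ fix $\sigma(y)\in K$ with $d(\sigma(y),y)\le 1$, and for $z\in Z$ fix, by (4), $\sigma(z)\in K$ with $d(\sigma(z),z)\le 2$.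

We shall use one principle all the time: if $d(X,u)+\eta(u)\le k$ for a vertex $u$ of a cluster, then $u$ and all its descendants in the cluster are within distance $k$ of $X$.

**Step 3: the first $k$-kernel.** We select from $K$ only what is needed. Let
$$K_1=\{\sigma(y):y\in\Gamma\}\cup\{\sigma(c): c\in L_y\cup M_y,\ y\in P\}.$$
As a subset of $K$ it is stable. We check that it covers every cluster.

- Let $y\in\Gamma$. Then $d(K_1,y)\le 1$ and $\eta(y)\le k-1$, so $C_y$ is covered.
- Let $y\in P$. By (5) there is $q\in Q_Y\subseteq\Gamma$ with $d(q,y)\le 2$, and $d(K_1,q)\le 1$, so $d(K_1,y)\le 3\le k$. Let $c$ be a child of $y$ in $C_y$. If $c\in L_y\cup M_y$, then $d(K_1,c)\le 2$ and $\eta(c)\le k-2$. Otherwise $\eta(c)\le k-4$ and $d(K_1,c)\le 3+1$. In both cases the sum is at most $k$.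

Hence $K_1$ is a $k$-kernel, and
$$|K_1|\le|\Gamma|+\sum_{y\in P}(l+m).\tag{6}$$

## Where the first kernel is too expensive

If every poor root has $l+m\le 1$, then (6) gives $|K_1|\le |Y|\le n/k+1$. Otherwise the estimate is too weak. Take a poor root whose cluster consists of $y$, one path with $k-1$ vertices below it, and $m$ further paths with $k-2$ vertices each. Then $l=1$, the charge in (6) is $1+m$, and $|C_y|=k+m(k-2)$. Since $k(1+m)=|C_y|+2m$, the charge exceeds $|C_y|/k$ for every $m\ge 1$, and the ratio tends to $1/(k-2)$. This would be even worse than Proposition 6.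

To do better we should put some poor roots themselves into the kernel: a poor root that is in our set, or dominated by a member of it, costs only $1$. Poor roots are not out-neighbors of $K$, so a stable set $A\subseteq P$ can be added provided we delete from $K$ the out-neighbors of $A$. Two facts make this affordable. First, $A$ can be chosen to dominate half of $P$, measured by any weight we like. Second, a deleted vertex of $K$ is reached from $A$ in one step, so whatever it served within distance $a$ is still served within $a+1$. One step is lost, and we recover it by going one generation further down, from $L_y$ to $F_y$.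

The first fact is the following lemma.

**Lemma 8.** Let $H$ be a digraph with weights $w:V(H)\to\mathbb R_{\ge 0}$. There is a stable set $A$ with $w(N^+[A])\ge\frac12 w(V(H))$.

**Proof.** Induct on $|H|$. If all weights are $0$ (in particular if $H$ is empty), take $A=\emptyset$. Otherwise let $N[u]$ be $u$ together with all its in- and out-neighbors. We look for a vertex $u$ whose out-neighborhood carries half the weight of $N[u]$. By definition,
$$\sum_u w(u)\bigl(2w(N^+[u])-w(N[u])\bigr)=\sum_u w(u)^2+2\sum_{u\to v}w(u)w(v)-\sum_{u}\ \sum_{v\text{ adjacent to }u}w(u)w(v).$$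
In the last double sum each unordered adjacent pair $\{u,v\}$ contributes $2w(u)w(v)$; in the middle term it contributes $2w(u)w(v)$ for each edge between $u$ and $v$, hence at least as much. So the whole expression is at least $\sum_u w(u)^2>0$, and some $u$ satisfies $2w(N^+[u])\ge w(N[u])$.

Let $H'=H-N[u]$ and let $A'$ be the stable set for $H'$ given by induction. No vertex of $A'$ is adjacent to $u$, so $A=A'\cup\{u\}$ is stable. The set $N^+[u]\subseteq N[u]$ is disjoint from the vertices that $A'$ dominates inside $H'$, so
$$w(N^+[A])\ \ge\ w(N^+[u])+\tfrac12w(V(H'))\ \ge\ \tfrac12w(N[u])+\tfrac12w(V(H'))=\tfrac12w(V(H)).\qquad\square$$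

In the directed triangle with all weights $1$, any single vertex dominates weight $2$ out of $3$.

## The second kernel, and the average of the two

We continue the proof of Theorem 7, with the notation of Steps 1 to 3.

**Step 4: adding poor roots.** The purpose is to choose $A$ and to record what survives of $K$.

For $y\in P$ let $w(y)=\varphi+m+s-1$ if $C_y$ is non-exceptional, which is nonnegative since $\varphi\ge 1$, and $w(y)=m+s$ if $C_y$ is exceptional. (This weight is what a poor root will cost beyond $1$ in the kernel below.) Lemma 8 applied to $G[P]$ gives a stable set $A\subseteq P$ with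
$$w(P\setminus N^+[A])\le\tfrac12 w(P).\tag{7}$$
Let $K_0=K\setminus N^+(A)$. Since $A\subseteq P$ and $P\cap N^+[K]=\emptyset$, there are no edges from $K$ to $A$. There are none from $A$ to $K_0$ by definition. So $A\cup K_0$ is stable, and every vertex of $K$ that is not in $K_0$ is in $N^+(A)$.

Let $\Delta=Y\cap N^+[A\cup K_0]$; these are the roots at distance at most $1$ from the new stable set. For $y\in\Delta\setminus N^+[A]$ choose $\tau(y)\in K_0$ with $d(\tau(y),y)\le 1$.

**Step 5: the second $k$-kernel.** We again select only what is needed. Let $K_2$ consist of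

1. the set $A$, and $\tau(y)$ for each $y\in\Delta\setminus N^+[A]$;
2. for each $y\in\Gamma\setminus\Delta$: every $\sigma(z)$ with $z\in F_y$ that lies in $K_0$;
3. for each $y\in P\setminus\Delta$: every $\sigma(c)$ with $c\in M_y\cup S_y$ that lies in $K_0$; and for each $c\in L_y$, the vertex $\sigma(c)$ if $\sigma(c)\in K_0$, and otherwise every $\sigma(z)$ with $z\in F_c$ that lies in $K_0$.

Since $K_2\subseteq A\cup K_0$, it is stable. Say that a vertex of $Z$ is *considered* if items 2 and 3 ask whether its $\sigma$ lies in $K_0$. (So the vertices of $F_c$ in item 3 are considered only when $\sigma(c)\notin K_0$.) Then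
$$d(K_2,z)\le 3\quad\text{for every considered } z.\tag{8}$$
Indeed, if $\sigma(z)\in K_0$ then $\sigma(z)\in K_2$ and the distance is at most $2$. Otherwise $\sigma(z)\in N^+(A)$, and $d(A,z)\le 1+2=3$.

**Step 6: the second kernel covers.** We treat the three kinds of roots in order, because the third kind uses the first two.

*Roots in $\Delta$.* If $y\in\Delta$, then $y\in N^+[A]$ or $\tau(y)\in K_2$, so $d(K_2,y)\le 1$, and $\eta(y)\le k-1$.

*Roots in $\Gamma\setminus\Delta$.* Here $\sigma(y)\notin K_0$, since otherwise $y\in N^+[K_0]$ would be in $\Delta$. So $\sigma(y)\in N^+(A)$ and $d(K_2,y)\le 2$. Let $c$ be a child of $y$ in $C_y$.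

- If $\eta(c)\le k-3$, then $d(K_2,c)\le 2+1$, and $3+(k-3)=k$.
- If $c\in L_y$, then $d(K_2,c)\le 3\le k$, so $c$ itself is covered. A child $z$ of $c$ with $\eta(z)\le k-4$ has $d(K_2,z)\le 2+2$, and $4+(k-4)=k$. The other children $z$ of $c$ are those in $F_c$; they are considered in item 2, so (8) gives $d(K_2,z)\le 3$, and $3+(k-3)=k$.

*Roots in $P\setminus\Delta$.* By (5) there is $q\in Q_Y\subseteq\Gamma$ with $d(q,y)\le 2$. The root $q$ is in $\Delta$ or in $\Gamma\setminus\Delta$, so $d(K_2,q)\le 2$ by what we just proved. Hence $d(K_2,y)\le 4\le k$. Let $c$ be a child of $y$ in $C_y$.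

- If $\eta(c)\le k-5$, then $d(K_2,c)\le 4+1$, and $5+(k-5)=k$. (For $k=4$ this case is empty.)
- If $c\in M_y\cup S_y$, then $c$ is considered, so $d(K_2,c)\le 3$, and $3+(k-3)=k$.
- If $c\in L_y$ and $\sigma(c)\in K_0$, then $\sigma(c)\in K_2$, so $d(K_2,c)\le 2$, and $2+(k-2)=k$.
- If $c\in L_y$ and $\sigma(c)\notin K_0$, then $\sigma(c)\in N^+(A)$, so $d(K_2,c)\le 3\le k$. A child $z$ of $c$ with $\eta(z)\le k-4$ has $d(K_2,z)\le 3+1$, and $4+(k-4)=k$. The other children $z$ of $c$ are those in $F_c$; they are considered, so $d(K_2,z)\le 3$, and $3+(k-3)=k$.

So $K_2$ is a $k$-kernel.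

**Step 7: the size of the second kernel.** Item 1 contributes at most $|A|+|\Delta\setminus N^+[A]|\le|\Delta|$, because $A\subseteq\Delta\cap N^+[A]$. Item 2 contributes at most $\varphi$ for each $y\in\Gamma\setminus\Delta$. In item 3 each $c\in L_y$ contributes at most $\max(1,|F_c|)=|F_c|$ vertices, and these sum to at most $\varphi$ over $c\in L_y$. Hence
$$|K_2|\le|\Delta|+\sum_{y\in\Gamma\setminus\Delta}\varphi+\sum_{y\in P\setminus\Delta}(\varphi+m+s).\tag{9}$$

**Step 8: averaging the two sizes.** The first kernel is cheap on $\Gamma$, and the second pays on only half of the weight of $P$. The smaller of the two is at most any weighted average, and we now compute one.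

For non-exceptional $C_y$ put $a_y=l+m-1\ge 0$ and $g_y=\varphi-1\ge 0$. For the exceptional cluster put $a_y=m$ and $g_y=0$. In (6) a root in $\Gamma$ is charged $1$ and a root in $P$ is charged $l+m\le 1+a_y$ (equality if non-exceptional; if exceptional, $l=0$ and $m\le 1+m$). In (9), a root in $\Delta$ is charged $1$. A root in $\Gamma\setminus\Delta$ is charged $\varphi\le 1+g_y$. A root in $P\setminus\Delta$ is charged $\varphi+m+s\le 1+w(y)$, again with equality if non-exceptional, while in the exceptional case $\varphi=0$. Since $Y\cap N^+[A]\subseteq\Delta$, we have $P\setminus\Delta\subseteq P\setminus N^+[A]$, and (7) applies. So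
$$|K_1|\le|Y|+\sum_{y\in P}a_y,\qquad |K_2|\le|Y|+\sum_{y\in\Gamma}g_y+\frac12\sum_{y\in P}w(y).$$
Taking one third of the first and two thirds of the second,
$$\min(|K_1|,|K_2|)\ \le\ \sum_{y\in\Gamma}\Bigl(1+\tfrac23g_y\Bigr)+\sum_{y\in P}\Bigl(1+\tfrac13\bigl(a_y+w(y)\bigr)\Bigr).\tag{10}$$

Why these weights? With weights $1-\lambda$ and $\lambda$, an extra vertex of $F_y$ is charged $\lambda$ if $y\in\Gamma$. For $y\in P$ the bound $l\le\varphi$ lets us charge an extra vertex of $F_y$, and also each vertex of $M_y$, the amount $(1-\lambda)+\lambda/2=1-\lambda/2$. The larger of $\lambda$ and $1-\lambda/2$ is smallest when they agree, at $\lambda=\frac23$, and then both are $\frac23$. Each of these vertices brings $k-2$ vertices to the cluster, which at rate $1/k$ pay for $1-2/k$. This is at least $\frac23$ exactly when $k\ge 6$.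

**Step 9: comparing with the cluster sizes.** We show that each term of (10) is at most $\rho_k|C_y|$ if $C_y$ is non-exceptional, and at most $\rho_k|C_y|+1$ if it is exceptional. The definition of $\rho_k$ gives
$$\rho_kk\ge 1,\qquad \rho_k(k-2)\ge\tfrac23,\qquad \rho_k(k-3)\ge\frac{2(k-3)}{3(k-2)}\ge\tfrac13,\tag{11}$$
where the last inequality says $2(k-3)\ge k-2$, that is, $k\ge 4$.

- Non-exceptional, $y\in\Gamma$. By (11) and (2), $1+\frac23(\varphi-1)\le\rho_k\bigl(k+(\varphi-1)(k-2)\bigr)\le\rho_k|C_y|$.
- Non-exceptional, $y\in P$. Since $l\le\varphi$, we have $a_y+w(y)=(l-1)+(\varphi-1)+2m+s\le 2(\varphi-1)+2m+s$. So the term is at most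
$$1+\tfrac23(\varphi-1)+\tfrac23m+\tfrac13s\ \le\ \rho_k\bigl(k+(\varphi-1)(k-2)+m(k-2)+s(k-3)\bigr)\ \le\ \rho_k|C_y|,$$
by (11) and (2).
- Exceptional, $y\in\Gamma$. The term is $1$.
- Exceptional, $y\in P$. Here $a_y+w(y)=2m+s$, and by (11) and (1) the term is $1+\frac23m+\frac13s\le 1+\rho_k\bigl(m(k-2)+s(k-3)\bigr)\le 1+\rho_k|C_y|$.

The clusters partition $V(G)$ and at most one is exceptional. Summing over $y\in Y$ in (10) gives $\min(|K_1|,|K_2|)\le\rho_kn+1$, which proves Theorem 7. $\blacksquare$

## The exact fraction for $k\ge 6$, and the intervals for $k=3,4,5$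

**Corollary 9.** Let $\alpha_k$ be the infimum of all $\alpha$ such that, for some $c$, every strongly-connected $G$ has a $k$-kernel of size at most $\alpha|G|+c$. Then $\alpha_k=1/k$ for all $k\ge 6$, and in that case a $k$-kernel of size at most $|G|/k+1$ always exists. For the remaining cases,
$$\tfrac15\le\alpha_5\le\tfrac29,\qquad\tfrac14\le\alpha_4\le\tfrac13,\qquad\tfrac13\le\alpha_3\le\tfrac12 .$$

**Proof.** By Theorem 4(b), $\alpha_k\ge 1/k$ for every $k\ge 3$. For $k\ge 4$, Theorem 7 gives $\alpha_k\le\rho_k$. As noted after Theorem 7, $\rho_k=1/k$ for $k\ge 6$; further, $\rho_5=\max(\frac15,\frac29)=\frac29$ and $\rho_4=\max(\frac14,\frac13)=\frac13$. For $k=3$, Proposition 6 gives $\alpha_3\le\frac12$. $\square$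

The exact values of $\alpha_3$, $\alpha_4$ and $\alpha_5$ are not determined by these arguments.
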